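\title{Overcomplete Gabor and wavelet frames are not bilateral operator orbits}

\begin{abstract}
An infinite Riesz basis, enumerated by $\mathbb Z$ in any order, is the orbit $(T^nf_0)_{n\in\mathbb Z}$ of a bounded bijective operator $T$. We prove that among Gabor frames and wavelet frames for $L^2(\mathbb R)$ only the Riesz bases are orbits of this kind. More generally, an overcomplete frame is not such an orbit if some bounded bijective operator permutes its elements, up to unimodular scalars, with infinitely many infinite orbits. An overcomplete Gabor frame is not even a finite union of orbits of one operator. The proof thresholds the matrix $\langle S^{-1}f_l,f_k\rangle$, where $S$ is the frame operator. This gives a locally finite graph on the index set on which all these operators act by automorphisms, and the theorems follow by counting components and points in balls.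
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection*{Frames}
Throughout, $\mathcal H\neq\{0\}$ is a separable complex Hilbert space whose inner product is linear in the first variable, $K$ is a countable index set, $(\delta_k)_{k\in K}$ is the standard basis of $\ell^2(K)$, and $\mathbb N=\{0,1,2,\dots\}$. A family $(f_k)_{k\in K}$ in $\mathcal H$ is a \emph{frame} for $\mathcal H$ if there are constants $0<A\le B<\infty$ with
\[
A\|f\|^2\le\sum_{k\in K}|\langle f,f_k\rangle|^2\le B\|f\|^2\qquad\text{for all }f\in\mathcal H .
\]
The upper bound says that $f\mapsto(\langle f,f_k\rangle)_{k}$ is a bounded map from $\mathcal H$ to $\ell^2(K)$. Its adjoint is the \emph{synthesis operator} $U\colon\ell^2(K)\to\mathcal H$, $U\alpha=\sum_k\alpha_kf_k$, and this series converges unconditionally because $\sum_k\alpha_k\delta_k$ does. The \emph{frame operator} $S=UU^*$ is given by $Sf=\sum_k\langle f,f_k\rangle f_k$. It is self-adjoint, and $\langle Sf,f\rangle=\sum_k|\langle f,f_k\rangle|^2$, so $AI\le S\le BI$. Hence $S$ is invertible, $U$ is surjective, and the span of a frame is dense. If $A=B$, then $S=AI$; a frame with $A=B=1$ is a \emph{Parseval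 frame}.

A \emph{Riesz basis} is the image of an orthonormal basis under a bounded bijective operator; equivalently, it is a frame whose synthesis operator is bijective. Since $U$ is always surjective, a frame is a Riesz basis if and only if $U$ is injective. A frame is \emph{overcomplete} if it is not a Riesz basis, that is, if there is a nonzero $\alpha\in\ell^2(K)$ with $\sum_k\alpha_kf_k=0$. We call the elements of the kernel of $U$ the \emph{relations} of the frame.

On $L^2(\mathbb R)$, for $a,b\in\mathbb R$ and $c>0$, the translation, modulation and dilation
\[
T_af(x)=f(x-a),\qquad E_bf(x)=e^{2\pi ibx}f(x),\qquad D_cf(x)=c^{-1/2}f(x/c)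
\]
are unitary operators. They satisfy $E_bE_{b'}=E_{b+b'}$, $T_aT_{a'}=T_{a+a'}$, $D_cD_{c'}=D_{cc'}$ and
\begin{equation}\label{eq:commutation}
T_aE_b=e^{-2\pi iab}E_bT_a ,
\end{equation}
since both sides send $f$ to $e^{2\pi ib(x-a)}f(x-a)$. A \emph{Gabor frame} is a frame for $L^2(\mathbb R)$ of the form $\{E_{mb}T_{na}g\}_{m,n\in\mathbb Z}$ with $g\in L^2(\mathbb R)$ and $a,b>0$. A \emph{wavelet frame} is a frame for $L^2(\mathbb R)$ of the form $\{D_{a^j}T_{kb}\psi\}_{j,k\in\mathbb Z}$ with $\psi\in L^2(\mathbb R)$, $a>1$ and $b>0$.

\subsection*{Frames that are orbits}
Let $I=\mathbb N$ or $I=\mathbb Z$. A frame $(f_k)_{k\in K}$ \emph{can be written in the form $(T^nf_0)_{n\in I}$} if there are a bijection $\sigma\colon I\to K$, a bounded operator $T$ defined on all of $\mathcal H$ and a vector $f_0\in\mathcal H$ such that $f_{\sigma(n)}=T^nf_0$ for all $n\in I$. For $I=\mathbb Z$ we require $T$ to be bijective; then $T^{-1}$ is bounded by the open mapping theorem, and $T^n=(T^{-1})^{|n|}$ for $n<0$. The letter $T$ without a subscript never denotes a translation.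

The operator $T$ must send $f_{\sigma(n)}$ to $f_{\sigma(n+1)}$, and the span of the frame is dense, so $\sigma$ determines $T$. For $I=\mathbb Z$ the definition therefore asks for an enumeration in which passing to the next element is a bounded bijective operator. For Riesz bases every enumeration works.

\begin{proposition}\label{prop:riesz}
Let $(f_k)_{k\in K}$ be a Riesz basis for $\mathcal H$. For every permutation $\tau$ of $K$ there is a bounded bijective operator $W$ with $Wf_k=f_{\tau(k)}$ for all $k$. In particular, if $K$ is infinite and $\sigma\colon\mathbb Z\to K$ is any bijection, there is a bounded bijective $T$ with $f_{\sigma(n)}=T^nf_{\sigma(0)}$ for all $n\in\mathbb Z$.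
\end{proposition}

\begin{proof}
Let $R$ be the unitary operator on $\ell^2(K)$ with $R\delta_k=\delta_{\tau(k)}$, and put $W=URU^{-1}$. Since $U\delta_k=f_k$, we get $Wf_k=f_{\tau(k)}$. For the second statement take the permutation $\sigma(n)\mapsto\sigma(n+1)$.
\end{proof}

Overcomplete frames can be orbits as well.

\begin{example}\label{ex:exponentials}
Let $\Omega\subset[0,1)$ be measurable with $0<|\Omega|<1$, let $\mathcal H=L^2(\Omega)$, $Tf(x)=e^{2\pi ix}f(x)$ and $f_0=1$. Then $T$ is unitary and $T^nf_0=e_n$ is the restriction of $e^{2\pi inx}$ to $\Omega$. Extend $f\in L^2(\Omega)$ by zero to $[0,1)$; Parseval's identity on $[0,1)$ gives $\sum_n|\langle f,e_n\rangle|^2=\|f\|^2$, so $(e_n)_{n\in\mathbb Z}$ is a Parseval frame. Let $\alpha_n$ be the Fourier coefficients of the indicator function of $[0,1)\setminus\Omega$. They are not all zero, and restricting the Fourier series to $\Omega$ gives $\sum_n\alpha_ne_n=0$. So the frame is overcomplete.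
\end{example}

It is known that an overcomplete Gabor or wavelet frame can never be written in the form $(T^nf_0)_{n\in\mathbb N}$ with a bounded operator $T$; we do not use this fact. The corresponding problem for $I=\mathbb Z$, which we take from \cite{orbits}, was left open.
\begin{enumerate}
\item[(i)] Is there an overcomplete Gabor frame for $L^2(\mathbb R)$ that can be written in the form $(T^nf_0)_{n\in\mathbb Z}$ with $T$ bounded and bijective?
\item[(ii)] Is there an overcomplete wavelet frame for $L^2(\mathbb R)$ with this property?
\end{enumerate}

Neither overcompleteness (Example~\ref{ex:exponentials}) nor the index set $\mathbb Z^2$ (Proposition~\ref{prop:riesz}) is an obstruction by itself. The relations suggest that the two together are. If $\sum_n\alpha_nf_{\sigma(n)}=0$, then applying $T^{j}$ gives $\sum_n\alpha_nf_{\sigma(n+j)}=0$, so the relations repeat along the enumeration, a one-dimensional pattern that passes through all indices. In a Gabor frame the relations also repeat under $E_b$, along each of the infinitely many rows $\mathbb Z\times\{n\}$ of $\mathbb Z^2$. One expects that a nonzero space of relations cannot carry both patterns. The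 difficulty is that $\sigma$ is an arbitrary bijection, that $T$ need not be unitary or related to $E_b$ in any algebraic way, and that relations may have infinite support. The expectation is nevertheless correct.

\begin{theorem}\label{thm:main}
A Gabor frame or a wavelet frame for $L^2(\mathbb R)$ can be written in the form $(T^nf_0)_{n\in\mathbb Z}$ with $T$ bounded and bijective if and only if it is a Riesz basis. In particular, the answers to \textup{(i)} and \textup{(ii)} are both negative.
\end{theorem}

\subsection*{Symmetries}
The operators $T$, $E_b$ and $D_a$ enter the proof only through one common property.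

\begin{definition}\label{def:symmetry}
A \emph{symmetry} of a frame $(f_k)_{k\in K}$ is a pair $(W,\tau)$ consisting of a bounded bijective operator $W$ on $\mathcal H$ and a permutation $\tau$ of $K$ such that
\[
Wf_k=c_kf_{\tau(k)}\quad\text{with }|c_k|=1\qquad\text{for all }k\in K .
\]
\end{definition}

The unimodular scalars absorb factors such as the one in \eqref{eq:commutation}. The \emph{orbits} of $\tau$ are the sets $\{\tau^nk:n\in\mathbb Z\}$; they partition $K$. If the orbit of $k$ is infinite, the points $\tau^nk$ are pairwise distinct, because $\tau^nk=\tau^mk$ with $n\ne m$ gives $\tau^{n-m}k=k$ and hence a finite orbit.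

\begin{theorem}\label{thm:single}
Let $(f_k)_{k\in K}$ be an overcomplete frame for $\mathcal H$ with a symmetry $(W,\tau)$ such that $\tau$ has infinitely many infinite orbits on $K$. Then there are no bijection $\sigma\colon\mathbb Z\to K$, bounded bijective operator $T$, vector $f_0$ and unimodular scalars $c_n$ with $f_{\sigma(n)}=c_nT^nf_0$ for all $n\in\mathbb Z$.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:single}]
If the frame is a Riesz basis, Proposition~\ref{prop:riesz} gives the representation. Suppose it is overcomplete. In the Gabor case $E_b\,E_{mb}T_{na}g=E_{(m+1)b}T_{na}g$, so $E_b$ with $\tau(m,n)=(m+1,n)$ is a symmetry. In the wavelet case $D_a\,D_{a^j}T_{kb}\psi=D_{a^{j+1}}T_{kb}\psi$, so $D_a$ with $\tau(j,k)=(j+1,k)$ is a symmetry. In both cases the orbits of $\tau$ are the rows $\mathbb Z\times\{n\}$, $n\in\mathbb Z$, which are infinite and infinite in number. Theorem~\ref{thm:single} excludes the representation.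
\end{proof}

When the symmetries act transitively through a group, as they do for Gabor frames, finitely many orbits of $T$ are excluded as well. A group is \emph{torsion-free} if every element other than the identity $e$ has infinite order.

\begin{theorem}\label{thm:finite}
Let $\Lambda$ be a countable torsion-free group containing an element $t\neq e$ such that $\langle t\rangle$ has infinite index; for example, $\Lambda=\mathbb Z^r$ with $r\ge2$. Let $(f_\lambda)_{\lambda\in\Lambda}$ be an overcomplete frame for $\mathcal H$ such that for each $\lambda\in\Lambda$ there is a bounded bijective operator $W_\lambda$ with $W_\lambda f_\mu=c_{\lambda,\mu}f_{\lambda\mu}$, $|c_{\lambda,\mu}|=1$, for all $\mu\in\Lambda$. Then $(f_\lambda)$ is not a finite union of orbits of one operator: for no $N\in\{1,2,\dots\}$ are there a bijection $\sigma\colon\mathbb Z\times\{1,\dots,N\}\to\Lambda$, a bounded bijective operator $T$, vectors $\varphi_1,\dots,\varphi_N$ and unimodular scalars $c_{n,i}$ with $f_{\sigma(n,i)}=c_{n,i}T^n\varphi_i$ for all $n,i$. In particular this holds for every overcomplete Gabor frame.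
\end{theorem}

Both theorems start from the observation that the operator $T$ of a representation is itself a symmetry. If $f_{\sigma(n,i)}=c_{n,i}T^n\varphi_i$ for a bijection $\sigma\colon\mathbb Z\times\{1,\dots,N\}\to K$, then
\begin{equation}\label{eq:shift}
Tf_{\sigma(n,i)}=c_{n,i}T^{n+1}\varphi_i=\frac{c_{n,i}}{c_{n+1,i}}\,f_{\sigma(n+1,i)} ,
\end{equation}
so $T$ is a symmetry with the permutation $\sigma(n,i)\mapsto\sigma(n+1,i)$. Theorem~\ref{thm:single} concerns the case $N=1$, where we drop the index $i$. The task is to show that this symmetry, with finitely many orbits, cannot coexist with a symmetry that has infinitely many infinite orbits.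

\section{A matrix and a graph preserved by every symmetry}\label{sec:matrix}

Since the enumeration $\sigma$ is unknown, we need a notion of nearness on the index set $K$ that depends on the frame alone and that every symmetry respects. The Gram matrix $\langle f_l,f_k\rangle$ does not serve, because a symmetry need not be unitary. In $\ell^2(\mathbb Z)$ let $f_0=\delta_0+\delta_1$ and $f_k=\delta_k$ for $k\ne0$. Here $U=I+Q$ with $Q^2=0$, so this is a Riesz basis, and by Proposition~\ref{prop:riesz} the shift $k\mapsto k+1$ comes from a symmetry; but $\langle f_1,f_0\rangle=1$ and $\langle f_2,f_1\rangle=0$. The example also shows that nonzero off-diagonal Gram entries do not detect overcompleteness.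

Both defects disappear when $\langle f,g\rangle$ is replaced by the equivalent inner product $\langle S^{-1}f,g\rangle$. The operator $S$ is built from the frame without reference to an order, and we shall see that every symmetry is unitary for the new inner product. Put
\[
G(k,l)=\langle S^{-1}f_l,f_k\rangle,\qquad k,l\in K .
\]
Since $S^{-1}$ is self-adjoint, $G(l,k)=\overline{G(k,l)}$. Writing $f_l=SS^{-1}f_l$ gives the expansion
\begin{equation}\label{eq:expansion}
f_l=\sum_{k\in K}G(k,l)f_k .
\end{equation}

\begin{lemma}\label{lem:matrix}
Let $(f_k)_{k\in K}$ be a frame for $\mathcal H$.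
\begin{enumerate}
\item[(a)] For every $l\in K$ and $\varepsilon>0$, only finitely many $k$ satisfy $|G(k,l)|\ge\varepsilon$.
\item[(b)] If $(W,\tau)$ is a symmetry, then $|G(\tau(k),\tau(l))|=|G(k,l)|$ for all $k,l$.
\item[(c)] If the frame is a Riesz basis, then $G(k,l)=0$ for all $k\ne l$. If the frame is overcomplete and $f_k\neq0$ for all $k$, then $G(k,l)\ne0$ for some $k\ne l$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The upper frame bound gives $\sum_k|G(k,l)|^2\le B\|S^{-1}f_l\|^2<\infty$.

(b) Let $f\in\mathcal H$. Applying the bounded operator $W$ to the series for $SW^*f$, we get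
\[
WSW^*f=\sum_k\langle f,Wf_k\rangle Wf_k=\sum_k|c_k|^2\langle f,f_{\tau(k)}\rangle f_{\tau(k)}=Sf .
\]
The last step uses $|c_k|=1$, the bijectivity of $\tau$ and unconditional convergence. Since $W$ is invertible, we can invert $WSW^*=S$ to obtain $(W^*)^{-1}S^{-1}W^{-1}=S^{-1}$, that is, $W^*S^{-1}W=S^{-1}$. Therefore
\[
c_l\overline{c_k}\,G(\tau(k),\tau(l))=\langle S^{-1}Wf_l,Wf_k\rangle=\langle W^*S^{-1}Wf_l,f_k\rangle=G(k,l),
\]
and taking absolute values gives the claim.

(c) By \eqref{eq:expansion}, $U$ maps both $\delta_l$ and $(G(k,l))_k$ to $f_l$. For a Riesz basis $U$ is injective, so the two sequences agree. Conversely, suppose that all $f_k\neq0$ and that $G(k,l)=0$ for all $k\ne l$. Then \eqref{eq:expansion} reads $f_l=G(l,l)f_l$, so $G(l,l)=1$. Thus $\langle f_k,S^{-1}f_l\rangle$ is $1$ for $k=l$ and $0$ otherwise. If $\alpha\in\ell^2(K)$ and $\sum_k\alpha_kf_k=0$, the inner product with $S^{-1}f_l$ gives $\alpha_l=0$ for every $l$. So $U$ is injective and the frame is a Riesz basis.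
\end{proof}

The condition $f_k\ne0$ in (c) is needed: an orthonormal basis together with the zero vector is an overcomplete frame with $S=I$ and diagonal $G$.

We recall the vocabulary of graphs. A \emph{simple graph} on a vertex set $V$ is a symmetric relation of adjacency between distinct elements of $V$; an adjacent pair is an \emph{edge}. The graph is \emph{locally finite} if each vertex is adjacent to finitely many vertices. The \emph{distance} $d(x,y)\in\mathbb N\cup\{\infty\}$ is the least number of edges in a path from $x$ to $y$; it satisfies the triangle inequality. The \emph{components} are the classes of the equivalence relation $d(x,y)<\infty$, and the \emph{ball} of radius $R$ about $x$ is $\{y:d(x,y)\le R\}$. An \emph{automorphism} is a permutation $\tau$ of $V$ such that $x,y$ are adjacent if and only if $\tau x,\tau y$ are. Automorphisms preserve $d$ and permute the components.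

For $\varepsilon>0$ let $\Gamma_\varepsilon$ be the simple graph on $K$ in which $k\ne l$ are adjacent if and only if $|G(k,l)|\ge\varepsilon$. Lemma~\ref{lem:matrix} says that $\Gamma_\varepsilon$ is locally finite, that the permutation $\tau$ of every symmetry $(W,\tau)$ is an automorphism of $\Gamma_\varepsilon$, and that an overcomplete frame without zero vectors has an edge in $\Gamma_\varepsilon$ for some $\varepsilon>0$.

\section{Two frames worked by hand}\label{sec:examples}

\begin{example}[An orbit: one line]\label{ex:line}
Take $\Omega=[0,\tfrac12)$ in Example~\ref{ex:exponentials}. Here $S=I$, and for $p=l-k\neq0$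
\[
|G(k,l)|=\Bigl|\int_0^{1/2}e^{2\pi ipx}\,dx\Bigr|=\frac{|e^{\pi ip}-1|}{2\pi|p|}=
\begin{cases}\dfrac1{\pi|p|},&p\text{ odd},\\[2mm]0,&p\text{ even}.\end{cases}
\]
For $\frac1{3\pi}<\varepsilon\le\frac1\pi$ the graph $\Gamma_\varepsilon$ is the line: $k$ is adjacent exactly to $k\pm1$. An automorphism $\tau$ of the line satisfies $\tau(1)=\tau(0)\pm1$, and then each further value is forced, because $\tau(n-1)$ and $\tau(n+1)$ are the two neighbors of $\tau(n)$. So $\tau(n)=c+n$ or $\tau(n)=c-n$ for some $c\in\mathbb Z$. A translation by $c\neq0$ has $|c|$ orbits, and the identity and the reflections have only finite orbits. Hence no symmetry of this frame has infinitely many infinite orbits, as Theorem~\ref{thm:single} asserts.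

The example also shows why we use a positive threshold. The graph in which $k\ne l$ are adjacent whenever $G(k,l)\neq0$ joins every even integer to every odd integer. It is not locally finite, and every permutation that preserves parity is an automorphism of it.
\end{example}

\begin{example}[A Gabor frame: infinitely many lines]\label{ex:gabor}
Let $g=\chi_{[0,1)}$, $a=1$, $b=\frac12$, so that $f_{m,n}(x)=e^{\pi imx}\chi_{[n,n+1)}(x)$. The functions $2^{-1/2}e^{\pi imx}$, $m\in\mathbb Z$, form an orthonormal basis of $L^2[n,n+2)$. Parseval's identity for $f\chi_{[n,n+1)}$ gives $\sum_m|\langle f,f_{m,n}\rangle|^2=2\|f\chi_{[n,n+1)}\|^2$, and summing over $n$ shows that $(f_{m,n})$ is a frame with $S=2I$. For $n\ne n'$ the supports are disjoint, so $G((m,n),(m',n'))=0$. Within a row, the substitution $x=n+2y$ gives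
\[
|G((m,n),(m',n))|=\frac12\Bigl|\int_n^{n+1}e^{\pi i(m'-m)x}\,dx\Bigr|=\Bigl|\int_0^{1/2}e^{2\pi i(m'-m)y}\,dy\Bigr| ,
\]
the values of Example~\ref{ex:line}. The frame is overcomplete by Lemma~\ref{lem:matrix}(c), and $\Gamma_{1/\pi}$ is the disjoint union of the rows $\mathbb Z\times\{n\}$, each a line.

Suppose $f_{\sigma(j)}=c_jT^jf_0$ for all $j\in\mathbb Z$, and use $\sigma$ to view $\Gamma_{1/\pi}$ as a graph on $\mathbb Z$. By \eqref{eq:shift} the shift $j\mapsto j+1$ is an automorphism. Some $j_0$ and $j_0+q$ with $q\ge1$ are adjacent, hence $j$ and $j+q$ are adjacent for every $j$. Each residue class modulo $q$ then lies in one component, so there are at most $q$ components. But the graph has infinitely many. This proves Theorem~\ref{thm:main} for this frame.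
\end{example}

In Example~\ref{ex:gabor} counting components was enough, because the rows do not interact. In general $\Gamma_\varepsilon$ may join different rows. Consider the opposite extreme, a graph on $\mathbb Z^2$ that contains all edges of the square grid. It is connected, but its ball of radius $R$ about the origin contains the $2R^2+2R+1$ points with $|m|+|n|\le R$. On the other hand, in a locally finite graph on $\mathbb Z$ that is invariant under the shift, an edge changes the integer label by a bounded amount, so balls grow at most linearly in $R$. The general proof combines the two counts: finitely many components force infinitely many orbits of $\tau$ into a single component, and there they produce too many points in large balls.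

\section{Graphs with a shift automorphism}\label{sec:graph}

In Theorem~\ref{thm:single} only one permutation $\tau$ is available, so there is no second direction and no quadratic lower bound. What remains is this: $P$ infinite orbits of an automorphism in one component travel side by side at the same speed, so they contribute a linear growth rate proportional to $P$, and $P$ can be taken arbitrarily large.

\begin{lemma}\label{lem:graph}
Let $\Gamma$ be a locally finite simple graph on $V=\mathbb Z\times\{1,\dots,N\}$ for which $\theta(n,i)=(n+1,i)$ is an automorphism. Suppose that every component of $\Gamma$ is infinite.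
\begin{enumerate}
\item[(a)] There is $\kappa\in\mathbb N$ such that every ball of radius $R\in\mathbb N$ has at most $N(2\kappa R+1)$ vertices.
\item[(b)] $\Gamma$ has finitely many components.
\item[(c)] Every automorphism $\tau$ of $\Gamma$ has only finitely many infinite orbits on $V$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The $N$ vertices $(0,i)$ have finitely many neighbors in total; let $\kappa\in\mathbb N$ bound $|p|$ for all these neighbors $(p,i')$. If $(n,i)$ and $(n',i')$ are adjacent, then applying $\theta^{-n}$ shows that $(n'-n,i')$ is a neighbor of $(0,i)$, so $|n'-n|\le\kappa$. Along a path with at most $R$ edges the first coordinate changes by at most $\kappa R$. The ball of radius $R$ about $(n,i)$ therefore lies in $\{n-\kappa R,\dots,n+\kappa R\}\times\{1,\dots,N\}$.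

(b) Let $C_i$ be the component of $(0,i)$. It is infinite, so it contains two vertices $(m,l)$ and $(m',l)$ with the same second coordinate and $m<m'$. Put $q_i=m'-m\ge1$. The set $\theta^{q_i}C_i$ is a component and contains $\theta^{q_i}(m,l)=(m',l)\in C_i$, so $\theta^{q_i}C_i=C_i$. Thus the family $\{\theta^nC_i:n\in\mathbb Z\}$ has at most $q_i$ members. The vertex $(n,i)$ lies in $\theta^nC_i$, so $\Gamma$ has at most $q_1+\dots+q_N$ components.

(c) Suppose that $\tau$ has infinitely many infinite orbits. An orbit of $\tau$ may move between components, where distances are infinite, so we first pass to a power. Let $J$ be the number of components, which is finite by (b). The permutation that $\tau$ induces on the $J$ components has order dividing $J!$, so the automorphism $\rho=\tau^{J!}$ maps each component onto itself, and each $\rho$-orbit lies in one component. If $x$ lies in an infinite $\tau$-orbit, the points $\rho^nx=\tau^{nJ!}x$ are pairwise distinct points of that orbit. Hence every infinite $\tau$-orbit contains an infinite $\rho$-orbit, and $\rho$ has infinitely many infinite orbits. Since there are finitely many components, some component $C$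 contains infinitely many of them.

Fix $x_1\in C$ in an infinite $\rho$-orbit and put $L=d(x_1,\rho x_1)<\infty$. Since $\rho$ preserves distances, $d(\rho^jx_1,\rho^{j+1}x_1)=L$ for all $j\in\mathbb Z$, and the triangle inequality gives $d(x_1,\rho^nx_1)\le|n|L$. Let $P\ge1$ be arbitrary. Choose $x_2,\dots,x_P\in C$ so that $x_1,\dots,x_P$ lie in distinct infinite $\rho$-orbits, and let $r=\max_id(x_1,x_i)<\infty$. Then
\[
d(x_1,\rho^nx_i)\le d(x_1,\rho^nx_1)+d(\rho^nx_1,\rho^nx_i)\le|n|L+r .
\]
For each $M\ge1$ the ball of radius $ML+r$ about $x_1$ thus contains the points $\rho^nx_i$ with $|n|\le M$ and $1\le i\le P$. These $P(2M+1)$ points are distinct, because the orbits are infinite and distinct. By (a),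
\[
P(2M+1)\le N\bigl(2\kappa(ML+r)+1\bigr).
\]
The number $r$ depends on $P$ but not on $M$. Dividing by $2M$ and letting $M\to\infty$ removes it and leaves $P\le N\kappa L$. The right-hand side does not depend on $P$, which was arbitrary. This is a contradiction.
\end{proof}

Local finiteness is used in (a) and the infinite components in (b), and (c) needs both. On $V=\mathbb Z$, the complete graph is connected but not locally finite, and the graph without edges is locally finite with finite components; for both, every permutation is an automorphism, so (c) fails. The graph without edges is the graph $\Gamma_\varepsilon$ of a Riesz basis, in agreement with Proposition~\ref{prop:riesz}. In the applications, local finiteness comes from Lemma~\ref{lem:matrix}(a), and the work is to choose $\varepsilon$ so that all components are infinite.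

\section{A single orbit}\label{sec:single}

\begin{proof}[Proof of Theorem~\ref{thm:single}]
Suppose $f_{\sigma(n)}=c_nT^nf_0$ for all $n\in\mathbb Z$. If some $f_{\sigma(n)}$ were zero, then $f_0=0$ because $T^n$ is injective, and all elements of the frame would vanish. This contradicts the lower frame bound, since $\mathcal H\ne\{0\}$. So all $f_k\neq0$, and since the frame is overcomplete, Lemma~\ref{lem:matrix}(c) gives integers $n_0\neq m_0$ with
\[
\varepsilon:=|G(\sigma(n_0),\sigma(m_0))|>0 .
\]
Let $\Gamma$ be the graph on $\mathbb Z$ in which $n,m$ are adjacent if and only if $\sigma(n),\sigma(m)$ are adjacent in $\Gamma_\varepsilon$. It is locally finite, and $\theta(n)=n+1$ is an automorphism by \eqref{eq:shift} and Lemma~\ref{lem:matrix}(b). Put $q=n_0-m_0\ne0$. The vertices $m_0$ and $m_0+q$ are adjacent, and applying $\theta^{n-m_0}$ shows that $n$ and $n+q$ are adjacent for every $n\in\mathbb Z$. The component of $n$ therefore contains $n+q\mathbb Z$ and is infinite. By Lemma~\ref{lem:graph}(c) with $N=1$, every automorphism of $\Gamma$ has only finitely many infinite orbits. But $\tau$ is an automorphism of $\Gamma_\varepsilon$ by Lemma~\ref{lem:matrix}(b),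 so $\sigma^{-1}\tau\sigma$ is an automorphism of $\Gamma$. Its orbits are the images under $\sigma^{-1}$ of the orbits of $\tau$, and infinitely many of these are infinite. This is a contradiction.
\end{proof}

\begin{remark}\label{rem:more}
Theorem~\ref{thm:single} excludes every overcomplete frame of the form $\{W^j\varphi_k\}_{j\in\mathbb Z,\,k\in K'}$ with $K'$ infinite and $W$ bounded and bijective: $W$ is a symmetry with $\tau(j,k)=(j+1,k)$, whose orbits are the sets $\mathbb Z\times\{k\}$. This covers wavelet frames in $L^2(\mathbb R^d)$ with matrix dilations, irregular translation sets or several generators. Take $Wf(x)=|\det A|^{-1/2}f(A^{-1}x)$ for an invertible real $d\times d$ matrix $A$, and let the $\varphi_k$ run through the infinitely many translates of the generators. The theorem also covers overcomplete frames $\{E_\mu T_{na}g\}_{n\in\mathbb Z,\,\mu\in M}$ with $M\subset\mathbb R$ any countably infinite set: by \eqref{eq:commutation}, $T_aE_\mu T_{na}g=e^{-2\pi ia\mu}E_\mu T_{(n+1)a}g$, so $T_a$ is a symmetry with $\tau(n,\mu)=(n+1,\mu)$. Since $\mathcal H$ is arbitrary, the theorem applies also to frames for a closed subspace $\mathcal H_0$, with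 $W$ and $T$ operators on $\mathcal H_0$.
\end{remark}

\section{Finitely many orbits}\label{sec:finite}

For $N=1$ the shift $\theta$ is transitive, so one edge reaches every vertex and makes all components infinite. For $N\ge2$ this step breaks down: an edge between $(0,1)$ and $(0,2)$ produces only the edges between $(n,1)$ and $(n,2)$. The conclusion can then fail.

\begin{example}\label{ex:double}
Let $\Lambda=\mathbb Z^2\times(\mathbb Z/2\mathbb Z)$, $\mathcal H=\ell^2(\mathbb Z^2)$ and $f_{(m,n,i)}=\delta_{(m,n)}$, an orthonormal basis listed twice. This is an overcomplete frame with $S=2I$, and every component of $\Gamma_{1/2}$ consists of two vertices $(m,n,0)$, $(m,n,1)$. Let $W_{(p,q,j)}$ be the unitary operator with $\delta_{(m,n)}\mapsto\delta_{(m+p,n+q)}$; then $W_\lambda f_\mu=f_{\lambda+\mu}$. The element $t=(1,0,0)$ has infinite order and $\langle t\rangle$ has infinite index, so $W_t$ is a symmetry with infinitely many infinite orbits. Nevertheless the frame is a union of two orbits of one operator: choose a bijection $\beta\colon\mathbb Z\to\mathbb Z^2$, let $T\delta_{\beta(n)}=\delta_{\beta(n+1)}$, $\varphi_1=\varphi_2=\delta_{\beta(0)}$ and $\sigma(n,i)=(\beta(n),i\bmod2)$.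
\end{example}

So the hypothesis of Theorem~\ref{thm:single} does not exclude two orbits, and Theorem~\ref{thm:finite} fails for groups with torsion. In Theorem~\ref{thm:finite} the group $\Lambda$ takes over the role of $\theta$ in spreading one edge to all vertices, and torsion-freeness makes the resulting paths infinite.

\begin{proof}[Proof of Theorem~\ref{thm:finite}]
Suppose that $N,\sigma,T,\varphi_i,c_{n,i}$ as in the statement exist. For each $\lambda$ the pair consisting of $W_\lambda$ and the left translation $\mu\mapsto\lambda\mu$ is a symmetry. Since $W_\lambda f_e=c_{\lambda,e}f_\lambda$ with $W_\lambda$ injective, either all $f_\lambda$ vanish or none does; as $\mathcal H\neq\{0\}$, none does. By Lemma~\ref{lem:matrix}(c) there are $\lambda_0\ne\mu_0$ with $\varepsilon:=|G(\lambda_0,\mu_0)|>0$. Put $s=\lambda_0^{-1}\mu_0\neq e$.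

By Lemma~\ref{lem:matrix}(b), all left translations are automorphisms of $\Gamma_\varepsilon$. The left translation by $\lambda\lambda_0^{-1}$ maps $\lambda_0$ to $\lambda$ and $\mu_0$ to $\lambda s$, so $\lambda$ and $\lambda s$ are adjacent for every $\lambda\in\Lambda$. Applying this to $\lambda s^n$ shows that the component of $\lambda$ contains $\{\lambda s^n:n\in\mathbb Z\}$. This set is infinite because $\Lambda$ is torsion-free.

Transport $\Gamma_\varepsilon$ to $\mathbb Z\times\{1,\dots,N\}$ by $\sigma$. The resulting graph is locally finite, its components are infinite, and $\theta(n,i)=(n+1,i)$ is an automorphism by \eqref{eq:shift} and Lemma~\ref{lem:matrix}(b). By Lemma~\ref{lem:graph}(c), every automorphism of $\Gamma_\varepsilon$ has only finitely many infinite orbits. The orbits of the automorphism $\mu\mapsto t\mu$ are the cosets $\langle t\rangle\mu$. They are infinite because $t\ne e$ has infinite order, and there are infinitely many of them because $\langle t\rangle$ has infinite index. This is a contradiction.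

For $\Lambda=\mathbb Z^r$ with $r\geq2$ take $t=(1,0,\dots,0)$; the quotient $\Lambda/\langle t\rangle\cong\mathbb Z^{r-1}$ is infinite. For a Gabor frame let $\Lambda=\mathbb Z^2$, $f_{(m,n)}=E_{mb}T_{na}g$ and $W_{(p,q)}=E_{pb}T_{qa}$. By \eqref{eq:commutation},
\[
W_{(p,q)}f_{(m,n)}=E_{pb}T_{qa}E_{mb}T_{na}g=e^{-2\pi iqmab}f_{(m+p,\,n+q)} ,
\]
so the hypotheses hold.
\end{proof}

\begin{remark}\label{rem:lattice}
Theorem~\ref{thm:finite} applies to overcomplete Gabor frames over any lattice $\Lambda\subset\mathbb R^{2d}$, $d\ge1$. Such a lattice is isomorphic to $\mathbb Z^{2d}$. For $\lambda=(x,\omega)\in\Lambda$ put $W_\lambda f(y)=e^{2\pi i\omega\cdot y}f(y-x)$ and $f_\lambda=W_\lambda g$; then $W_{(x,\omega)}W_{(x',\omega')}=e^{-2\pi ix\cdot\omega'}W_{(x+x',\omega+\omega')}$. The theorem also applies when $\{T_k\varphi\}_{k\in\mathbb Z^r}$, $r\ge2$, is an overcomplete frame for its closed span $\mathcal H_0$ in $L^2(\mathbb R^r)$, where $T_k\varphi(y)=\varphi(y-k)$: each $T_k$ permutes the frame elements, so it maps $\mathcal H_0$ isometrically onto itself. For wavelet frames, translation does not act on the index set in this way: $T_bD_{a^j}T_{kb}\psi=D_{a^j}T_{(k+a^{-j})b}\psi$,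 and $a^{-j}$ is not an integer for $j\ge1$.
\end{remark}

\section{Sharpness of the hypotheses}\label{sec:sharp}

Overcompleteness is used once in each proof, to produce an edge, and Proposition~\ref{prop:riesz} shows that Theorems~\ref{thm:single} and~\ref{thm:finite} fail without it: a Riesz basis is a single orbit and has every permutation as a symmetry. Torsion was treated in Example~\ref{ex:double}. For the remaining hypotheses, let $(e_n)_{n\in\mathbb Z}=(T^nf_0)_{n\in\mathbb Z}$ be the overcomplete frame for $L^2(\Omega)$ from Example~\ref{ex:exponentials}.

\smallskip
\noindent\emph{Infinitely many orbits in Theorem~\ref{thm:single}.} For every $N\ge1$, the operator $T^N$ with $\tau(n)=n+N$ is a symmetry of $(e_n)$. Its orbits are the $N$ residue classes modulo $N$, all infinite. So every finite number of infinite orbits occurs for overcomplete frames that are single orbits.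

\smallskip
\noindent\emph{Infinite orbits in Theorem~\ref{thm:single}.} Let $\Omega$ be invariant under $x\mapsto-x$ modulo $1$, for instance $\Omega=[0,\frac14)\cup(\frac34,1)$. Then $Wf(x)=f(-x)$, with the argument read modulo $1$, is unitary on $L^2(\Omega)$ and $We_n=e_{-n}$. The permutation $\tau(n)=-n$ has infinitely many orbits $\{n,-n\}$, all finite.

\smallskip
\noindent\emph{Infinite index in Theorem~\ref{thm:finite}.} The group $\Lambda=\mathbb Z$ is torsion-free, and $\langle t\rangle$ has finite index $|t|$ for every $t\neq0$. The frame $(e_n)$ satisfies the other hypotheses with $W_\lambda=T^\lambda$, and it is a single orbit. So the theorem fails for $\Lambda=\mathbb Z$.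

\smallskip
\noindent\emph{Finite unions in Theorem~\ref{thm:finite}.} A countable union is always possible for Gabor frames: $\{E_{mb}T_{na}g\}$ is the union of the orbits $(E_b^m\varphi_n)_{m\in\mathbb Z}$ with $\varphi_n=T_{na}g$, $n\in\mathbb Z$, of the unitary operator $E_b$. This includes overcomplete ones such as the frame of Example~\ref{ex:gabor}.

\begin{thebibliography}{1}

\bibitem{orbits}
\emph{Frame Properties of Operator Orbits},
\texttt{https://www.emergentmind.com/papers/1804.03438}.

\end{thebibliography}
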